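\title{Subadditivity of regularity for binomial edge ideals}

\begin{abstract}
Let $G,H_1,H_2$ be graphs on a common vertex set with $E(G)=E(H_1)\cup E(H_2)$. We prove that their binomial edge ideals satisfy $\operatorname{reg}(S/J_G)\le\operatorname{reg}(S/J_{H_1})+\operatorname{reg}(S/J_{H_2})$ over every field, which confirms a conjectured subadditivity of Castelnuovo--Mumford regularity. We resolve $S/J_H$ by a cochain complex over a finite poset of determinantal prime ideals; the complex stays exact when a second ideal of the same type is added. It gives an exact formula for $\operatorname{reg}(S/J_H)$ and upper bounds for sums, and these reduce the theorem to the clique-cover bound of Malayeri, Madani and Kiani.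
\end{abstract}

\section{Introduction}

Let $K$ be a field and let $S=K[x_1,\dots,x_n,y_1,\dots,y_n]$ with $\deg x_i=\deg y_i=1$. We view the variables as the entries of a generic $2\times n$ matrix $X$ whose $i$th column has entries $x_i,y_i$, and we write $f_{ij}=x_iy_j-x_jy_i$ for its $2$-minors. All graphs are finite and simple. The \emph{binomial edge ideal} of a graph $G$ on $[n]=\{1,\dots,n\}$ is
\[
J_G=\bigl(f_{ij}:\{i,j\}\in E(G),\ i<j\bigr)\subseteq S .
\]
Its zero set consists of the $2\times n$ matrices in which the two columns indexed by any edge of $G$ are linearly dependent. The \emph{Castelnuovo--Mumford regularity} of a finitely generated graded $S$-module $M\ne0$ is the largest value of $j-i$ such that $S(-j)$ is a summand of the $i$th module of the minimal graded free resolution of $M$. It measures how fast the degrees of the syzygies of $M$ grow. If $G$ has an edge, then $\operatorname{reg}(J_G)=\operatorname{reg}(S/J_G)+1$.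

A union of graphs corresponds to a sum of ideals: if $E(G)=E(H_1)\cup E(H_2)$, then $J_G=J_{H_1}+J_{H_2}$. Kalai and Meshulam proved that $\operatorname{reg}(I+J)\le\operatorname{reg}(I)+\operatorname{reg}(J)-1$ for squarefree monomial ideals $I,J$, and Herzog extended this to all monomial ideals. The conjecture posed in \cite{Conj} is that binomial edge ideals behave in the same way: for graphs $G,H_1,H_2$ on $[n]$ such that $E(G)=E(H_1)\cup E(H_2)$ and $H_1,H_2$ each have an edge,
\[
\operatorname{reg}(J_G)\le\operatorname{reg}(J_{H_1})+\operatorname{reg}(J_{H_2})-1 .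
\]
We prove it over every field.

\begin{theorem}\label{thm:main}
Let $G,H_1,H_2$ be graphs on $[n]$ with $E(G)=E(H_1)\cup E(H_2)$. Then
\[
\operatorname{reg}(S/J_G)\le\operatorname{reg}(S/J_{H_1})+\operatorname{reg}(S/J_{H_2}).
\]
Consequently, if $H_1$ and $H_2$ each have an edge, then $\operatorname{reg}(J_G)\le\operatorname{reg}(J_{H_1})+\operatorname{reg}(J_{H_2})-1$.
\end{theorem}

The simplest cases suggest this answer. If no vertex meets edges of both $H_1$ and $H_2$, the two ideals involve disjoint sets of variables, the tensor product of their resolutions resolves $S/J_G$, and equality holds. If $H_1=H_2$, the left side is half of the right side. One is led to guess that overlap can only lower the regularity. A third case is a theorem: a complete graph on at least two vertices has $\operatorname{reg}(S/J)=1$, so iterated subadditivity predicts $\operatorname{reg}(S/J_G)\le c$ when $c$ cliques cover the edges of $G$, and this is the bound of Malayeri, Madani and Kiani \cite{MMK}. Our proof reduces the general case to this one.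

The difficulty is that free resolutions do not survive overlap. We have $S/J_G=S/J_{H_1}\otimes_SS/J_{H_2}$, but the tensor product of the two free resolutions has first homology $(J_{H_1}\cap J_{H_2})/J_{H_1}J_{H_2}$. This is nonzero as soon as the graphs share an edge, because the intersection then contains a quadric while the product is generated in degree $4$. We use instead a resolution to the right,
\[
0\to S/J_H\to C^0\to C^1\to\cdots,
\]
whose terms are direct sums of rings $S/I_q$. Here $q$ runs through a finite poset, and $I_q$ is the prime ideal generated by the variables in some columns of $X$ and the binomial edge ideal of a disjoint union of $c(q)$ cliques on the other columns. Three facts make this work.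
\begin{enumerate}
\item The complex stays exact when each ring $S/I$ in it is replaced by $S/(\mathfrak b+I)$, for any ideal $\mathfrak b$ generated by columns of variables and $2$-minors (Proposition~\ref{prop:res}). This bounds $\operatorname{reg}S/(\mathfrak b+J_H)$ by the largest of the numbers $k+\operatorname{reg}S/(\mathfrak b+I_q)$, where $(q,k)$ runs through a finite set $\Lambda(H)$ that does not depend on $\mathfrak b$ (Proposition~\ref{prop:upper}).
\item For $\mathfrak b=0$ the bound is an equality: $\operatorname{reg}(S/J_H)$ is the largest of the numbers $k+c(q)$ (Proposition~\ref{prop:exact}).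
\item The clique-cover bound gives $\operatorname{reg}S/(I_{q_1}+I_{q_2})\le c(q_1)+c(q_2)$ (Lemma~\ref{lem:sum}).
\end{enumerate}
Section~\ref{sec:stars} carries out the whole argument by hand for two stars. Theorem~\ref{thm:several} is a version for several graphs with an intermediate bound; it also shows that the constant $-1$ cannot be improved. Corollary~\ref{cor:apps} gives applications to coverings by cliques and complete bipartite graphs.

\section{Background}\label{sec:background}

Let $\mathfrak m=(x_1,\dots,x_n,y_1,\dots,y_n)$, and let $M$ be a finitely generated graded $S$-module. We use the following standard facts.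

\begin{itemize}
\item[(F1)] \emph{Local cohomology.} Let $\xi_1,\dots,\xi_{2n}$ be the variables of $S$. The \v{C}ech complex $\check C^\bullet$ has $\check C^j=\bigoplus_{a_1<\dots<a_j}S_{\xi_{a_1}\cdots\xi_{a_j}}$; its terms are flat graded $S$-modules, and $H^j_{\mathfrak m}(M)=H^j(\check C^\bullet\otimes_SM)$. An element of $S$ that annihilates $M$ annihilates $H^j_{\mathfrak m}(M)$. We have $H^j_{\mathfrak m}(M)=0$ for $j>\dim M$, and also for $j<\dim M$ if $M$ is Cohen--Macaulay. For $M\neq0$,
\[
\operatorname{reg}(M)=\max\{j+t:H^j_{\mathfrak m}(M)_t\ne0\}.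
\]
\item[(F2)] \emph{Intersections.} For proper homogeneous ideals $I,I'$ the sequence $0\to S/(I\cap I')\to S/I\oplus S/I'\to S/(I+I')\to0$ (diagonal map, then difference of the projections) is exact. Its long exact sequence of local cohomology gives
\[
\operatorname{reg}S/(I\cap I')\le\max\{\operatorname{reg}S/I,\ \operatorname{reg}S/I',\ 1+\operatorname{reg}S/(I+I')\}.
\]
\item[(F3)] \emph{Disjoint variables.} Let $S=S'\otimes_KS''$ with $S',S''$ polynomial rings, and let $A'=S'/I'$, $A''=S''/I''$ be nonzero graded quotients. The tensor product over $K$ of their minimal free resolutions is the minimal free resolution of $A'\otimes_KA''=S/(I'S+I''S)$. So regularity and projective dimension are additive, depth is additive by the Auslander--Buchsbaum formula, and dimension is additive because Hilbert series multiply. In particular $A'\otimes_KA''$ is Cohen--Macaulay if $A'$ and $A''$ are. Both $S''$ and its residue field $K$ are Cohen--Macaulay of regularity $0$; thus adjoining or killing variables that do not occur in an ideal does not change the regularity of the quotient.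
\item[(F4)] \emph{Minors.} The ideal $I_2(Y)$ of $2$-minors of a generic $2\times b$ matrix $Y$ with $b\ge2$ is the kernel of the map $x_i\mapsto uz_i$, $y_i\mapsto wz_i$ into the polynomial ring $K[u,w,z_1,\dots,z_b]$. The ring $K[Y]/I_2(Y)$ is Cohen--Macaulay of dimension $b+1$ and regularity $1$ (Eagon--Northcott).
\item[(F5)] \emph{Nullstellensatz.} For an ideal $I\subseteq S$ let $V(I)$ be its zero set in the space of $2\times n$ matrices over an algebraic closure $\overline K$. An element of $S$ vanishes on $V(I)$ if and only if it lies in $\sqrt I$. Hence if $I,I',I''$ are radical and $V(I)=V(I')\cup V(I'')$, then $I=I'\cap I''$.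
\end{itemize}

Two theorems on binomial edge ideals enter the proof.

\begin{theorem}[\cite{HHHKR,Ohtani}]\label{thm:radical}
For every field $K$ and every graph $H$, the ideal $J_H$ is radical.
\end{theorem}

A \emph{clique} of $H$ is a set of pairwise adjacent vertices, and a family of cliques \emph{covers} $E(H)$ if every edge has both ends in one of them.

\begin{theorem}[Malayeri--Madani--Kiani \cite{MMK}]\label{thm:clique}
The number $\operatorname{reg}(S/J_H)$ is at most the minimal number of maximal cliques of $H$ that cover $E(H)$.
\end{theorem}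

Every clique can be enlarged to a maximal one, so $\operatorname{reg}(S/J_H)\le c$ whenever $E(H)$ is covered by $c$ cliques of $H$, maximal or not.

\section{Admissible ideals and a poset of primes}\label{sec:primes}

A nonzero column forces all columns adjacent to it onto one line, while a zero column imposes nothing. To separate the two cases we must be able to set columns equal to zero, so we enlarge the class of ideals. For $T\subseteq[n]$ let $\mathfrak m_T=(x_i,y_i:i\in T)$, and let $H-T$ be the graph on $[n]$ obtained from $H$ by deleting all edges that meet $T$. For $W\subseteq[n]$ let $\mathcal K_W$ be the graph on $[n]$ whose edges are all pairs in $W$.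

\begin{definition}
An ideal of $S$ is \emph{admissible} if it has the form $\mathfrak m_R+J_H$ with $R\subseteq[n]$ and $H$ a graph on $[n]$.
\end{definition}

Admissible ideals are homogeneous and contained in $\mathfrak m$. A sum of admissible ideals is admissible:
\[
(\mathfrak m_U+J_D)+(\mathfrak m_R+J_H)=\mathfrak m_{U\cup R}+J_{D\cup H}.
\]
Moreover $\mathfrak m_R+J_H=\mathfrak m_R+J_{H-R}$, and the quotient of $S$ by this ideal is the polynomial ring in the columns outside $R$ modulo a binomial edge ideal. So \emph{every admissible ideal is radical} by Theorem~\ref{thm:radical}, and $\operatorname{reg}S/(\mathfrak m_R+J_H)=\operatorname{reg}S/J_{H-R}$ by (F3).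

The building blocks are the admissible ideals of disjoint unions of cliques. Let $P$ be the finite set of pairs $q=(T,\pi)$, where $T\subseteq[n]$ and $\pi$ is a partition of $[n]\setminus T$. Put
\[
G_q=\bigcup_{B\in\pi}\mathcal K_B,\qquad I_q=\mathfrak m_T+J_{G_q},\qquad d(q)=\sum_{B\in\pi}(|B|+1),
\]
and let $c(q)$ be the number of blocks of $\pi$ with at least two elements. The points of $V(I_q)$ are the matrices whose columns in $T$ vanish and whose columns in each block span a space of dimension at most $1$.

\begin{lemma}\label{lem:primes}
Let $q=(T,\pi)\in P$.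
\begin{enumerate}
\item[(i)] $S/I_q$ is a Cohen--Macaulay domain of dimension $d(q)$ and regularity $c(q)$.
\item[(ii)] $\mathfrak m_R\subseteq I_q$ if and only if $R\subseteq T$; and for $i\neq j$, $f_{ij}\in I_q$ if and only if $i\in T$, or $j\in T$, or $i$ and $j$ lie in a common block of $\pi$.
\item[(iii)] The map $q\mapsto I_q$ is injective. If $I_p\subseteq I_q$ and $p\neq q$, then $d(p)>d(q)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Let $X_B$ be the submatrix of $X$ with columns in $B$. Then $S/I_q\cong\bigotimes_{B\in\pi}K[X_B]/I_2(X_B)$, the tensor product being taken over $K$. If $|B|=1$, the factor is a polynomial ring in two variables, of dimension $|B|+1$ and regularity $0$. If $|B|\ge2$, it is described by (F4). Each factor embeds in a polynomial ring over $K$, and a tensor product of injective $K$-linear maps is injective, so $S/I_q$ embeds in a polynomial ring and is a domain. The other claims follow from (F3).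

(ii) The linear forms in $I_q$ are those of $\mathfrak m_T$, because $J_{G_q}$ is generated in degree $2$; this gives the first claim. Each of the three conditions in the second claim implies $f_{ij}\in I_q$. If none holds, consider the matrix whose columns are $0$ on $T$, $(1,0)$ on the block of $i$, and $(0,1)$ on all other blocks. It lies in $V(I_q)$, and $f_{ij}$ takes the value $1$ on it.

(iii) By (ii), $I_q$ determines $T$ and then $\pi$. If $I_p\subseteq I_q$ and $p\ne q$, then $S/I_q$ is a proper quotient of the affine domain $S/I_p$, so its dimension is smaller.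
\end{proof}

We order $P$ by $p\le q$ if and only if $I_p\subseteq I_q$. For an admissible ideal $\mathfrak a$ let
\[
P_{\mathfrak a}=\{q\in P:\mathfrak a\subseteq I_q\},\qquad P_H=P_{J_H}.
\]
This is an \emph{up-set}: it contains every element above one of its elements. For $\mathfrak a=I_p$ it is $P_{\ge p}=\{q\in P:q\geq p\}$, and $P_{\mathfrak a+\mathfrak a'}=P_{\mathfrak a}\cap P_{\mathfrak a'}$.

A sum of primes $I_q$ need not be prime: the blocks $\{1,2\}$ and $\{2,3\}$ produce the ideal $(f_{12},f_{23})$, which contains $x_2f_{13}=x_1f_{23}+x_3f_{12}$ but neither $x_2$ nor $f_{13}$. The regularity of such sums is nevertheless controlled. The next lemma is the case of our theorem in which all graphs are disjoint unions of cliques, and it is the only place where Theorem~\ref{thm:clique} is used.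

\begin{lemma}\label{lem:sum}
For $q_1,\dots,q_m\in P$ we have $\operatorname{reg}S/(I_{q_1}+\dots+I_{q_m})\le c(q_1)+\dots+c(q_m)$.
\end{lemma}

\begin{proof}
Let $q_\ell=(T_\ell,\pi_\ell)$, $T=T_1\cup\dots\cup T_m$ and $G'=(G_{q_1}\cup\dots\cup G_{q_m})-T$. Then $\sum_\ell I_{q_\ell}=\mathfrak m_T+J_{G'}$, so the regularity in question is $\operatorname{reg}(S/J_{G'})$. The sets $B\setminus T$, where $B$ is a block of some $\pi_\ell$ with $|B|\ge2$, are cliques of $G'$ that cover $E(G')$, and there are at most $\sum_\ell c(q_\ell)$ of them. Apply Theorem~\ref{thm:clique}.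
\end{proof}

\section{Splitting at a vertex, and the case of stars}\label{sec:stars}

The dichotomy ``column $v$ is zero or not'' writes an admissible ideal as an intersection of two larger ones. For $v\in[n]$ let $H_v$ be the graph obtained from $H$ by joining any two neighbors of $v$.

\begin{lemma}\label{lem:split}
Let $\mathfrak a=\mathfrak m_R+J_H$ and $v\in[n]$, and put
\[
\mathfrak a_1=\mathfrak m_R+J_{H_v},\qquad\mathfrak a_2=\mathfrak m_{R\cup\{v\}}+J_H,\qquad\mathfrak a_3=\mathfrak a_1+\mathfrak a_2=\mathfrak m_{R\cup\{v\}}+J_{H_v}.
\]
For every admissible ideal $\mathfrak b$ we have $\mathfrak b+\mathfrak a=(\mathfrak b+\mathfrak a_1)\cap(\mathfrak b+\mathfrak a_2)$, so the sequence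
\begin{equation}\label{eq:split}
0\to S/(\mathfrak b+\mathfrak a)\to S/(\mathfrak b+\mathfrak a_1)\oplus S/(\mathfrak b+\mathfrak a_2)\to S/(\mathfrak b+\mathfrak a_3)\to0
\end{equation}
is exact. Moreover $P_{\mathfrak a}=P_{\mathfrak a_1}\cup P_{\mathfrak a_2}$ and $P_{\mathfrak a_3}=P_{\mathfrak a_1}\cap P_{\mathfrak a_2}$.
\end{lemma}

\begin{proof}
The ideals $\mathfrak b+\mathfrak a$, $\mathfrak b+\mathfrak a_1$, $\mathfrak b+\mathfrak a_2$ are admissible, hence radical. By (F5) it suffices to show $V(\mathfrak b+\mathfrak a)=V(\mathfrak b+\mathfrak a_1)\cup V(\mathfrak b+\mathfrak a_2)$. The inclusion $\supseteq$ holds because $\mathfrak a\subseteq\mathfrak a_1,\mathfrak a_2$. Take a matrix in $V(\mathfrak b+\mathfrak a)$. If its column $v$ is zero, it lies in $V(\mathfrak b+\mathfrak a_2)$. Otherwise the equations $f_{vj}=0$ make the columns of all neighbors $j$ of $v$ multiples of column $v$; these columns are pairwise dependent, so the matrix lies in $V(\mathfrak b+\mathfrak a_1)$. Now \eqref{eq:split} is the sequence of (F2). Finally, $\mathfrak a=\mathfrak a_1\cap\mathfrak a_2$ by the case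 $\mathfrak b=0$, and a prime $I_q$ contains $\mathfrak a_1\cap\mathfrak a_2$ if and only if it contains $\mathfrak a_1$ or $\mathfrak a_2$.
\end{proof}

The point of the lemma is that it holds for all admissible $\mathfrak b$ at once, that is, $\mathfrak b+(\mathfrak a_1\cap\mathfrak a_2)=(\mathfrak b+\mathfrak a_1)\cap(\mathfrak b+\mathfrak a_2)$. This distributive law rests on the radicality of $\mathfrak b+\mathfrak a$ and fails for general ideals: in $K[x,y]$, with $\mathfrak a_1=(x)$, $\mathfrak a_2=(y)$, $\mathfrak b=(x-y)$, the left side is $(x-y,x^2)$ and the right side is $(x,y)$.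

\begin{example}[one star]\label{ex:star}
Let $H$ be a star with center $v$ and set of leaves $L$, $|L|\ge2$, all other vertices of $[n]$ being isolated. Its cliques with more than one vertex are single edges, so Theorem~\ref{thm:clique} gives only $\operatorname{reg}(S/J_H)\le|L|$. Split $\mathfrak a=J_H$ at $v$. All three ideals are primes from $P$:
\[
\mathfrak a_1=J_{\mathcal K_{L\cup\{v\}}}=I_\alpha,\qquad\mathfrak a_2=\mathfrak m_{\{v\}}=I_\beta,\qquad\mathfrak a_3=\mathfrak m_{\{v\}}+J_{\mathcal K_L}=I_\gamma,
\]
with $c(\alpha)=1$, $c(\beta)=0$, $c(\gamma)=1$. By Lemma~\ref{lem:primes}(ii), $\alpha$ and $\beta$ are incomparable, so both lie strictly below $\gamma$. Let $\Lambda=\{(\alpha,0),(\beta,0),(\gamma,1)\}$. By \eqref{eq:split} and (F2), for every admissible $\mathfrak b$,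
\begin{equation}\label{eq:starbound}
\operatorname{reg}S/(\mathfrak b+J_H)\le\max\{k+\operatorname{reg}S/(\mathfrak b+I_q):(q,k)\in\Lambda\}.
\end{equation}
For $\mathfrak b=0$ the right side is $\max\{1,0,2\}=2$, and equality holds. Indeed $d(\alpha),d(\beta)>d(\gamma)$, so the Cohen--Macaulay rings $S/I_\alpha$ and $S/I_\beta$ have no local cohomology in cohomological degree $d(\gamma)$, and the connecting map $H^{d(\gamma)}_{\mathfrak m}(S/I_\gamma)\to H^{d(\gamma)+1}_{\mathfrak m}(S/J_H)$ is injective. Its source is nonzero in the degree $t$ with $d(\gamma)+t=c(\gamma)=1$, so $\operatorname{reg}(S/J_H)\ge d(\gamma)+1+t=2$. For $|L|=2$ this agrees with the Koszul resolution $0\to S(-4)\to S(-2)^2\to S$ of two coprime quadrics.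
\end{example}

\begin{example}[two stars]\label{ex:twostars}
Let $H_1,H_2$ be stars as in Example~\ref{ex:star}, overlapping in any way, with sets $\Lambda_1,\Lambda_2$. Apply \eqref{eq:starbound} to $H_2$ with $\mathfrak b=J_{H_1}$, and then, for each of the three primes $I_{q_2}$ that appear, to $H_1$ with $\mathfrak b=I_{q_2}$. This bounds $\operatorname{reg}S/(J_{H_1}+J_{H_2})$ by the largest of the nine numbers $k_1+k_2+\operatorname{reg}S/(I_{q_1}+I_{q_2})$ with $(q_\ell,k_\ell)\in\Lambda_\ell$. By Lemma~\ref{lem:sum} each is at most $(k_1+c(q_1))+(k_2+c(q_2))\le2+2$, and $2+2=\operatorname{reg}(S/J_{H_1})+\operatorname{reg}(S/J_{H_2})$.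
\end{example}

For a general graph one can split repeatedly until only primes $I_q$ remain, and obtain some bound of the shape \eqref{eq:starbound}. But the last step of Example~\ref{ex:twostars} needs $k+c(q)\le\operatorname{reg}(S/J_H)$ for \emph{every} pair $(q,k)$ that occurs. Repeated use of (F2) does not give this: the same prime may be reached along several branches with different shifts $k$, and nothing rules out that these contributions cancel. We therefore assemble all splittings into one complex, indexed by the chains of $P_H$, in which the cancellation is computed by the topology of the poset.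

\section{Cochains on a finite poset}\label{sec:poset}

Let $Q$ be a finite poset and $F$ a covariant functor from $Q$ to $K$-vector spaces: a space $F(p)$ for each $p\in Q$ and linear maps $F_{pq}\colon F(p)\to F(q)$ for $p\le q$, with $F_{pp}=\mathrm{id}$ and $F_{qr}F_{pq}=F_{pr}$. A \emph{$k$-chain} is a sequence $\sigma=(p_0<\dots<p_k)$ in $Q$; let $\max\sigma=p_k$, and let $\sigma_j$ be $\sigma$ with $p_j$ omitted. Define $C^k(Q;F)=\bigoplus_\sigma F(\max\sigma)$, the sum over all $k$-chains, and, for $\varphi\in C^k(Q;F)$ and a $(k+1)$-chain $\sigma$,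
\[
(\delta\varphi)(\sigma)=\sum_{j=0}^{k+1}(-1)^jF_{\max\sigma_j,\max\sigma}\,\varphi(\sigma_j).
\]
The map $F_{\max\sigma_j,\max\sigma}$ is the identity except in the last term $j=k+1$. In $(\delta\delta\varphi)(\sigma)$ the chain that omits $p_i$ and $p_j$, $i<j$, occurs twice, with signs $(-1)^{j+i}$ and $(-1)^{i+j-1}$, and by functoriality with the same map into $F(\max\sigma)$; so $\delta^2=0$. Let $H^k(Q;F)$ be the cohomology. If $F$ takes values in graded $S$-modules, then all constructions and isomorphisms in this section are graded and $S$-linear.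

For the poset with three elements $\alpha,\beta<\gamma$ the complex is $F(\alpha)\oplus F(\beta)\oplus F(\gamma)\to F(\gamma)\oplus F(\gamma)$, and $H^0$ and $H^1$ are the kernel and cokernel of the difference map $F(\alpha)\oplus F(\beta)\to F(\gamma)$. So $C^\bullet(Q;F)$ generalizes the right-hand part of \eqref{eq:split}.

The \emph{order complex} $\Delta(Q)$ is the simplicial complex whose faces are the chains of $Q$, including the empty chain in dimension $-1$. Its reduced cohomology $\tilde H^\bullet(\Delta(Q);K)$ is computed by the $K$-valued functions on chains, with the alternating sum over omitted elements as differential. Thus $\tilde H^{-1}(\Delta(Q);K)$ is $K$ if $Q=\emptyset$ and $0$ otherwise. Put $Q_{<q}=\{p\in Q:p<q\}$.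

\begin{lemma}\label{lem:poset}
Let $Q$ and $F$ be as above.
\begin{enumerate}
\item[(a)] A short exact sequence of functors on $Q$ induces a long exact sequence of the groups $H^k(Q;-)$, and $H^k(Q;-)$ commutes with finite direct sums.
\item[(b)] If $Q$ has a least element $\hat0$, then $\varphi\mapsto\varphi(\hat0)$ is an isomorphism $H^0(Q;F)\cong F(\hat0)$, and $H^k(Q;F)=0$ for $k>0$.
\item[(c)] If $Q=Q_1\cup Q_2$ with up-sets $Q_1,Q_2$, then $0\to C^\bullet(Q;F)\to C^\bullet(Q_1;F)\oplus C^\bullet(Q_2;F)\to C^\bullet(Q_1\cap Q_2;F)\to0$ (restrictions, then difference of restrictions) is an exact sequence of complexes.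
\item[(d)] If $F(q)=W$ and $F(p)=0$ for all $p\ne q$, then $H^k(Q;F)\cong\tilde H^{k-1}(\Delta(Q_{<q});K)\otimes_KW$.
\item[(e)] If $H^k(Q;F)\ne0$, then there is $q\in Q$ with $F(q)\ne0$ and $\tilde H^{k-1}(\Delta(Q_{<q});K)\ne0$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Each $C^k(Q;F)$ is a direct sum of values of $F$, so $C^\bullet(Q;-)$ is an exact additive functor.

(b) The group $H^0(Q;F)$ consists of the families $(\varphi(p))_{p\in Q}$ with $\varphi(p_1)=F_{p_0p_1}\varphi(p_0)$ for all $p_0<p_1$. These are the families $\varphi(p)=F_{\hat0p}(w)$ with $w\in F(\hat0)$ arbitrary. Now let $k\ge1$ and let $\varphi\in C^k(Q;F)$ be a cocycle. Define $\psi\in C^{k-1}(Q;F)$ by $\psi(\tau)=\varphi(\hat0,\tau)$ if $\hat0\notin\tau$, where $(\hat0,\tau)$ is $\tau$ with $\hat0$ prepended, and $\psi(\tau)=0$ otherwise. Let $\sigma$ be a $k$-chain. If $\hat0\notin\sigma$, separate in $(\delta\varphi)(\hat0,\sigma)$ the term that omits $\hat0$: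
\[
0=(\delta\varphi)(\hat0,\sigma)=\varphi(\sigma)-\sum_{j=0}^k(-1)^jF_{\max\sigma_j,\max\sigma}\,\varphi(\hat0,\sigma_j)=\varphi(\sigma)-(\delta\psi)(\sigma).
\]
If $\hat0\in\sigma$, then $\hat 0\in\sigma_j$ for $j\geq1$, so $(\delta\psi)(\sigma)=\psi(\sigma_0)=\varphi(\hat0,\sigma_0)=\varphi(\sigma)$. Hence $\varphi=\delta\psi$.

(c) A chain of $Q$ lies in any up-set that contains its least element. So each chain lies in $Q_1$ only, in $Q_2$ only, or in $Q_1\cap Q_2$, and the sequence is the direct sum over chains $\sigma$ of sequences $0\to W\to W\to0\to0$ or $0\to W\to W\oplus W\to W\to0$ with $W=F(\max\sigma)$.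

(d) Only the chains $p_0<\dots<p_{k-1}<q$ contribute to $C^k(Q;F)$, each with a copy of $W$; they correspond to the $(k-1)$-dimensional faces of $\Delta(Q_{<q})$. The last term of $\delta$ vanishes on such a chain, since it comes from $F(p)=0$ with $p<q$. So $C^\bullet(Q;F)$ is the complex computing $\tilde H^\bullet(\Delta(Q_{<q});K)$, shifted by one and tensored over $K$ with $W$.

(e) Number the elements $q_1,\dots,q_N$ of $Q$ so that $q_a<q_b$ implies $a<b$. Then $\{q_a,\dots,q_N\}$ is an up-set, so setting $F_a(p)=F(p)$ on this set and $F_a(p)=0$ elsewhere defines a subfunctor $F_a$ of $F$. We have $F_1=F$, $F_{N+1}=0$, and $F_a/F_{a+1}$ is as in (d) with $q=q_a$, $W=F(q_a)$. If no $q$ had the stated property, then $H^k(Q;F_a/F_{a+1})=0$ for all $a$ by (d), and (a) would give $H^k(Q;F_a)=0$ by descending induction on $a$.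
\end{proof}

Parts (d) and (e) single out the pairs that can contribute to cohomology on $P_H$.

\begin{definition}
For a graph $H$ on $[n]$ let
\[
\Lambda(H)=\bigl\{(q,k):q\in P_H,\ k\ge0,\ \tilde H^{k-1}\bigl(\Delta((P_H)_{<q});K\bigr)\ne0\bigr\}.
\]
\end{definition}

This set is finite. It contains $(q,0)$ exactly when $q$ is a minimal element of $P_H$, so it is nonempty, as $([n],\emptyset)\in P_H$.

\begin{example}\label{ex:lambda}
For a star $H$ as in Example~\ref{ex:star}, $\Lambda(H)$ is the set $\Lambda=\{(\alpha,0),(\beta,0),(\gamma,1)\}$ found there. By Lemma~\ref{lem:split}, $P_H=P_{\ge\alpha}\cup P_{\ge\beta}$ and $P_{\ge\alpha}\cap P_{\ge\beta}=P_{\ge\gamma}$. Fix $q\in P_H$, let $Q=(P_H)_{<q}$, $Q_1=Q\cap P_{\ge\alpha}$, $Q_2=Q\cap P_{\ge\beta}$, and apply Lemma~\ref{lem:poset} to the constant functor $K$, whose cohomology is the unreduced cohomology of the order complex. If $q\in\{\alpha,\beta\}$, then $Q=\emptyset$. If $q=\gamma$, then $Q_1,Q_2$ are disjoint with least elements $\alpha,\beta$, so (b) and (c) give $H^0(Q;K)=K^2$ and nothing else; this yields $(\gamma,1)$. If $q>\gamma$,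 then $Q_1,Q_2,Q_1\cap Q_2$ have least elements $\alpha,\beta,\gamma$, so $H^0(Q;K)$ is the kernel $K$ of the surjection $K^2\to K$, the higher groups vanish, and the reduced cohomology is zero. Any other $q$ lies strictly above exactly one of $\alpha,\beta$, which is then the least element of $Q$, and again the reduced cohomology is zero. Figure~\ref{fig:path} shows $P_H$ for two leaves: above $\alpha$ lie the eight pairs $(T,\pi)$ in which $\pi$ has at most one block, and $\beta$ is the only other element.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=2.3,yscale=1.05]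
\node[draw] (a) at (0,0) {$\alpha=(\emptyset;123)$};
\node[draw] (b) at (2,0) {$\beta=(2;1|3)$};
\node (e1) at (-1,1) {$(1;23)$};
\node (e3) at (0,1) {$(3;12)$};
\node[draw] (c) at (1,1) {$\gamma=(2;13)$};
\node (f2) at (-1,2) {$(13;2)$};
\node (f3) at (0,2) {$(12;3)$};
\node (f1) at (1,2) {$(23;1)$};
\node (g) at (0,3) {$(123;\emptyset)$};
\draw (a)--(e1) (a)--(e3) (a)--(c) (b)--(c) (e1)--(f2) (e1)--(f3) (e3)--(f2) (e3)--(f1) (c)--(f3) (c)--(f1) (f2)--(g) (f3)--(g) (f1)--(g);
\end{tikzpicture}
\caption{The Hasse diagram of the poset $P_H$ of primes $I_q\supseteq J_H$ for the graph $H$ on $\{1,2,3\}$ with edges $\{1,2\}$, $\{2,3\}$. The label $(T;\pi)$ lists the zero columns $T$ and the blocks of $\pi$, separated by bars. Only for the boxed elements $q$ does the order complex of $(P_H)_{<q}$ have nonzero reduced cohomology: this poset is empty for $\alpha$ and $\beta$ and consists of two incomparable points for $\gamma$.}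
\label{fig:path}
\end{figure}

\section{The resolution}\label{sec:resolution}

An admissible ideal $\mathfrak b$ defines a functor $F_{\mathfrak b}$ from $P$ to graded $S$-modules by $F_{\mathfrak b}(q)=S/(\mathfrak b+I_q)$, with the natural projections as maps. We restrict it to the up-sets $P_{\mathfrak a}$. Splitting at a vertex introduces ideals $\mathfrak m_R$ even if we start from $J_H$, so we state the result for all admissible $\mathfrak a$.

\begin{proposition}\label{prop:res}
Let $\mathfrak a,\mathfrak b$ be admissible ideals. The map
\[
\varepsilon_{\mathfrak a}\colon S/(\mathfrak b+\mathfrak a)\to H^0(P_{\mathfrak a};F_{\mathfrak b}),\qquad s\mapsto(s\bmod\mathfrak b+I_q)_{q\in P_{\mathfrak a}},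
\]
is an isomorphism, and $H^k(P_{\mathfrak a};F_{\mathfrak b})=0$ for $k>0$.
\end{proposition}

\begin{proof}
Fix $\mathfrak b$, write $F=F_{\mathfrak b}$ and $\mathfrak a=\mathfrak m_R+J_H$. We use induction on $n-|R|$ and, for fixed $|R|$, on the number of nonadjacent pairs of vertices of $H$ in $[n]\setminus R$. Replacing $H$ by $H-R$ changes neither $\mathfrak a$ nor these two numbers, so we assume that no edge of $H$ meets $R$.

Suppose first that the neighbors of every vertex are pairwise adjacent. Then every connected component of $H$ is complete, since a shortest path of length at least $2$ would begin with vertices $u,v,w$ in which $u,w$ are nonadjacent neighbors of $v$. So $\mathfrak a=I_{q_0}$, where $q_0$ consists of $R$ and the partition of $[n]\setminus R$ into components, and $P_{\mathfrak a}$ has least element $q_0$. Lemma~\ref{lem:poset}(b) gives the vanishing and the isomorphism $H^0(P_{\mathfrak a};F)\cong F(q_0)=S/(\mathfrak b+\mathfrak a)$, whose composite with $\varepsilon_{\mathfrak a}$ is the identity. This case includes $R=[n]$.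

Otherwise some vertex $v$ has two nonadjacent neighbors; $v$ and its neighbors lie outside $R$. Let $\mathfrak a_1,\mathfrak a_2,\mathfrak a_3$ be as in Lemma~\ref{lem:split}. The proposition holds for $\mathfrak a_1$ (same $R$, fewer nonadjacent pairs) and for $\mathfrak a_2,\mathfrak a_3$ (larger $R$). By Lemma~\ref{lem:split} we may apply Lemma~\ref{lem:poset}(c) to $P_{\mathfrak a}=P_{\mathfrak a_1}\cup P_{\mathfrak a_2}$, with $P_{\mathfrak a_1}\cap P_{\mathfrak a_2}=P_{\mathfrak a_3}$. In the long exact sequence, $H^k(P_{\mathfrak a};F)$ lies between $H^{k-1}(P_{\mathfrak a_3};F)$ and $H^k(P_{\mathfrak a_1};F)\oplus H^k(P_{\mathfrak a_2};F)$, so it vanishes for $k\ge2$. The isomorphisms $\varepsilon_{\mathfrak a_i}$ turn restriction maps into projections, so the rest of the sequence reads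
\[
0\to H^0(P_{\mathfrak a};F)\xrightarrow{\ \rho\ }S/(\mathfrak b+\mathfrak a_1)\oplus S/(\mathfrak b+\mathfrak a_2)\xrightarrow{\ \eta\ }S/(\mathfrak b+\mathfrak a_3)\to H^1(P_{\mathfrak a};F)\to0,
\]
where $\eta$ is the difference of the projections. Since $\eta$ is onto, $H^1(P_{\mathfrak a};F)=0$. The map $\rho$ is an isomorphism onto $\ker\eta$. The composite $\rho\circ\varepsilon_{\mathfrak a}$ is the diagonal map, which by \eqref{eq:split} is also an isomorphism onto $\ker\eta$. Hence $\varepsilon_{\mathfrak a}$ is an isomorphism.
\end{proof}

The induction ends at ideals $I_{q_0}$ that arise from sums such as $\mathfrak a_3$. This is why $P_{\mathfrak a}$ must contain more than its minimal elements: for the star, $\gamma$ is needed as the least element of $P_{\mathfrak a_3}$.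

\section{Regularity from the poset}\label{sec:regularity}

By Proposition~\ref{prop:res}, the complex $C^\bullet(P_H;F_{\mathfrak b})$ is a finite resolution of $S/(\mathfrak b+J_H)$ to the right. Regularity is read from local cohomology, and the replacement for the long exact sequence in (F2) is a spectral sequence.

Recall the following. Let $D^{\bullet,\bullet}$ be a double complex of graded $S$-modules with finitely many nonzero terms. There are graded modules $E_r^{i,j}$ and $S$-linear maps $\partial_r\colon E_r^{i,j}\to E_r^{i+r,j-r+1}$ of degree $0$, for $r\ge1$, with these properties: $E_1^{i,j}=H^j(D^{i,\bullet})$ and $\partial_1$ is induced by the differential in the $i$-direction; $E_{r+1}$ is the cohomology of $E_r$ with respect to $\partial_r$; $E_r$ equals a fixed $E_\infty$ for large $r$; and the $\ell$th cohomology of the total complex has a finite filtration by graded submodules with quotients $E_\infty^{i,j}$, $i+j=\ell$. The same holds with the roles of $i$ and $j$ exchanged.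

Take $D^{i,j}=\check C^j\otimes_SC^i(P_H;F_{\mathfrak b})$. Compute first in the $i$-direction. Since $\check C^j$ is flat, Proposition~\ref{prop:res} shows that the cohomology of $D^{\bullet,j}$ is $\check C^j\otimes_SS/(\mathfrak b+J_H)$, concentrated in $i=0$. So the total complex has cohomology $H^\bullet_{\mathfrak m}(S/(\mathfrak b+J_H))$. Computing first in the $j$-direction gives $E_1^{i,j}=C^i(P_H;H^j_{\mathfrak m}F_{\mathfrak b})$, where $H^j_{\mathfrak m}F_{\mathfrak b}$ is the functor $q\mapsto H^j_{\mathfrak m}(S/(\mathfrak b+I_q))$. We obtain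
\begin{equation}\label{eq:ss}
E_2^{i,j}=H^i\bigl(P_H;H^j_{\mathfrak m}F_{\mathfrak b}\bigr)\Longrightarrow H^{i+j}_{\mathfrak m}\bigl(S/(\mathfrak b+J_H)\bigr).
\end{equation}

\begin{proposition}\label{prop:upper}
For every graph $H$ on $[n]$ and every admissible ideal $\mathfrak b$,
\[
\operatorname{reg}S/(\mathfrak b+J_H)\le\max\{k+\operatorname{reg}S/(\mathfrak b+I_q):(q,k)\in\Lambda(H)\}.
\]
\end{proposition}

\begin{proof}
Suppose $H^\ell_{\mathfrak m}(S/(\mathfrak b+J_H))_t\ne0$. Then $(E_\infty^{i,j})_t\neq0$ for some $i+j=\ell$, and $(E_2^{i,j})_t\ne0$ because $E_\infty^{i,j}$ is a subquotient of $E_2^{i,j}$. The space $(E_2^{i,j})_t$ is the $i$th cohomology of $P_H$ with values in the functor $q\mapsto H^j_{\mathfrak m}(S/(\mathfrak b+I_q))_t$. Lemma~\ref{lem:poset}(e) provides $q$ with $(q,i)\in\Lambda(H)$ and $H^j_{\mathfrak m}(S/(\mathfrak b+I_q))_t\ne0$. By (F1), $j+t\le\operatorname{reg}S/(\mathfrak b+I_q)$, so $\ell+t\le i+\operatorname{reg}S/(\mathfrak b+I_q)$.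
\end{proof}

For $\mathfrak b=0$ we must show that every pair in $\Lambda(H)$ does contribute to $H^\bullet_{\mathfrak m}(S/J_H)$. Two kinds of cancellation could prevent this: within $E_2$, between different elements $q$, and through the differentials $\partial_r$. The Cohen--Macaulay property excludes the first. The differentials lower $j$, so they map the local cohomology of rings $S/I_q$ to that of rings of smaller dimension, and there are no such maps.

\begin{lemma}\label{lem:hom}
If $p,q\in P$ and $d(p)<d(q)$, then every $S$-linear map $\theta\colon H^{d(q)}_{\mathfrak m}(S/I_q)\to H^{d(p)}_{\mathfrak m}(S/I_p)$ is zero.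
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:primes}(iii), $I_p\not\subseteq I_q$; choose $g\in I_p\setminus I_q$ homogeneous of degree $e$. The ring $A=S/I_q$ is a domain, so $0\to A(-e)\xrightarrow{\,g\,}A\to A/gA\to0$ is exact and $\dim A/gA<d(q)$. By (F1), $H^{d(q)}_{\mathfrak m}(A/gA)=0$, so multiplication by $g$ is surjective on $H^{d(q)}_{\mathfrak m}(A)$. On the other hand $g$ annihilates $H^{d(p)}_{\mathfrak m}(S/I_p)$. Thus $\theta(g\zeta)=g\theta(\zeta)=0$ for all $\zeta$, and $\theta=0$.
\end{proof}

\begin{proposition}\label{prop:exact}
For every graph $H$ on $[n]$,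
\[
\operatorname{reg}(S/J_H)=\max\{k+c(q):(q,k)\in\Lambda(H)\}.
\]
\end{proposition}

\begin{proof}
Take $\mathfrak b=0$ in \eqref{eq:ss} and fix $j$. By Lemma~\ref{lem:primes}(i) and (F1), $H^j_{\mathfrak m}(S/I_q)=0$ unless $d(q)=j$. If $p<q$, then $d(p)\ne d(q)$, so the map $H^j_{\mathfrak m}(S/I_p)\to H^j_{\mathfrak m}(S/I_q)$ has zero source or zero target. Hence the functor $q\mapsto H^j_{\mathfrak m}(S/I_q)$ is the direct sum of functors supported at single elements, and Lemma~\ref{lem:poset}(a),(d) give an isomorphism of graded $S$-modules
\begin{equation}\label{eq:E2}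
E_2^{i,j}\cong\bigoplus_{q\in P_H,\ d(q)=j}\tilde H^{i-1}\bigl(\Delta((P_H)_{<q});K\bigr)\otimes_KH^{d(q)}_{\mathfrak m}(S/I_q).
\end{equation}

We show $\partial_r=0$ for all $r\ge2$ by induction on $r$. If $\partial_2,\dots,\partial_{r-1}$ vanish, then $E_r=E_2$. By \eqref{eq:E2}, the source of $\partial_r\colon E_2^{i,j}\to E_2^{i+r,j-r+1}$ is a finite direct sum of modules $H^{d(q)}_{\mathfrak m}(S/I_q)$ with $d(q)=j$, and the target is a finite direct sum of modules $H^{d(p)}_{\mathfrak m}(S/I_p)$ with $d(p)=j-r+1<j$. All components of $\partial_r$ vanish by Lemma~\ref{lem:hom}.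

Therefore $E_\infty=E_2$, and $H^\ell_{\mathfrak m}(S/J_H)_t\ne0$ if and only if $(E_2^{i,j})_t\ne0$ for some $i+j=\ell$. By \eqref{eq:E2} this happens if and only if there is $(q,i)\in\Lambda(H)$ with $\ell=i+d(q)$ and $H^{d(q)}_{\mathfrak m}(S/I_q)_t\ne0$. For a given $q$ the largest such $t$ satisfies $d(q)+t=\operatorname{reg}(S/I_q)=c(q)$, by (F1). So the largest value of $\ell+t$ is the largest value of $i+c(q)$.
\end{proof}

The argument uses that $S/I_q$ is a Cohen--Macaulay domain. For $\mathfrak b\ne0$ the rings $S/(\mathfrak b+I_q)$ need not be domains, as we saw before Lemma~\ref{lem:sum}, and we use only the inequality of Proposition~\ref{prop:upper}. The set $\Lambda(H)$ is defined through cohomology with coefficients in $K$; since the same set appears in both propositions, no assumption on the field is needed.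

\section{Subadditivity}\label{sec:proof}

We now repeat Example~\ref{ex:twostars} with $\Lambda(H)$ in place of $\Lambda$: replace the graphs by primes one at a time, absorbing everything else into $\mathfrak b$. This is legitimate because admissible ideals are closed under sums. The number of graphs plays no role.

\begin{theorem}\label{thm:several}
Let $G,H_1,\dots,H_m$ be graphs on $[n]$, edgeless ones allowed, with $E(G)=E(H_1)\cup\dots\cup E(H_m)$. Then
\[
\operatorname{reg}(S/J_G)\le\max\Bigl\{\sum_{\ell=1}^mk_\ell+\operatorname{reg}S/(I_{q_1}+\dots+I_{q_m})\Bigr\}\le\sum_{\ell=1}^m\operatorname{reg}(S/J_{H_\ell}),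
\]
where the maximum is over all choices of $(q_\ell,k_\ell)\in\Lambda(H_\ell)$, $1\le\ell\le m$. Both inequalities are equalities if the edge sets of the $H_\ell$ are supported on pairwise disjoint vertex sets. In particular, the constant $-1$ in Theorem~\ref{thm:main} is best possible for every pair of values $\operatorname{reg}(J_{H_1}),\operatorname{reg}(J_{H_2})\ge2$.
\end{theorem}

\begin{proof}
We choose pairs $(q_\ell,k_\ell)\in\Lambda(H_\ell)$ for $\ell=1,\dots,m$ in turn. Once $q_1,\dots,q_{\ell-1}$ are chosen, let
\[
\mathfrak b_\ell=I_{q_1}+\dots+I_{q_{\ell-1}}+J_{H_{\ell+1}}+\dots+J_{H_m},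
\]
an admissible ideal, and let $(q_\ell,k_\ell)$ attain the maximum in Proposition~\ref{prop:upper} for $H=H_\ell$ and $\mathfrak b=\mathfrak b_\ell$. Then
\[
\operatorname{reg}S/(\mathfrak b_\ell+J_{H_\ell})\le k_\ell+\operatorname{reg}S/(\mathfrak b_\ell+I_{q_\ell}).
\]
We have $\mathfrak b_1+J_{H_1}=J_G$, $\mathfrak b_\ell+I_{q_\ell}=\mathfrak b_{\ell+1}+J_{H_{\ell+1}}$ for $\ell<m$, and $\mathfrak b_m+I_{q_m}=I_{q_1}+\dots+I_{q_m}$. Chaining the $m$ inequalities gives the first bound. For any choice of pairs $(q_\ell,k_\ell)\in\Lambda(H_\ell)$, Lemma~\ref{lem:sum} and Proposition~\ref{prop:exact} give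
\[
\sum_\ell k_\ell+\operatorname{reg}S/(I_{q_1}+\dots+I_{q_m})\le\sum_\ell\bigl(k_\ell+c(q_\ell)\bigr)\le\sum_\ell\operatorname{reg}(S/J_{H_\ell}),
\]
which is the second bound.

If the supports are pairwise disjoint, the ideals $J_{H_\ell}$ are generated in disjoint sets of variables. By (F3) the two outer terms agree, so both inequalities are equalities. In particular a graph consisting of $r$ disjoint edges has $\operatorname{reg}(S/J)=r$, as a single edge has $\operatorname{reg}(S/J)=1$. Given $r_1,r_2\ge1$, take $r_1+r_2$ pairwise disjoint edges, let $H_1$ have $r_1$ of them and $H_2$ the others. Then $\operatorname{reg}(J_{H_\ell})=r_\ell+1$ and $\operatorname{reg}(J_G)=r_1+r_2+1=\operatorname{reg}(J_{H_1})+\operatorname{reg}(J_{H_2})-1$.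
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The first statement is the case $m=2$ of Theorem~\ref{thm:several}. If $H_1$ and $H_2$ each have an edge, then $J_{H_1},J_{H_2},J_G$ are nonzero, and $\operatorname{reg}(J)=\operatorname{reg}(S/J)+1$ for each of them; substituting gives the second statement. This is the only use of the hypothesis that $H_1$ and $H_2$ have edges.
\end{proof}

\section{Cliques, complete bipartite graphs and vertex covers}\label{sec:apps}

Subadditivity turns any family of graphs of small regularity into a covering bound. Complete bipartite graphs with parts of arbitrary size have regularity at most $2$, although they contain no clique larger than an edge. A \emph{vertex cover} of $G$ is a set of vertices that meets every edge, and $\tau(G)$ is the least size of a vertex cover. We write $G-v$ for $G-\{v\}$.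

\begin{corollary}\label{cor:apps}
\begin{enumerate}
\item[(i)] Adding to a graph all edges of a clique (for example, one edge) raises $\operatorname{reg}(S/J)$ by at most $1$.
\item[(ii)] If $E(G)$ is covered by $a$ cliques and $b$ complete bipartite subgraphs (for example, stars) of $G$, then $\operatorname{reg}(S/J_G)\le a+2b$. In particular $\operatorname{reg}(S/J_G)\le2\tau(G)$, and $\operatorname{reg}(S/J_G)\le\operatorname{reg}(S/J_{G-v})+2$ for every vertex $v$.
\end{enumerate}
All these bounds are attained.
\end{corollary}

\begin{proof}
For $W\subseteq[n]$ and any $T\subseteq [n]$, Lemma~\ref{lem:primes}(i) gives $\operatorname{reg}S/(\mathfrak m_T+J_{\mathcal K_W})\le1$ and $\operatorname{reg}S/\mathfrak m_T=0$. Part (i) is Theorem~\ref{thm:main} with $H_2=\mathcal K_W$.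

For (ii), by Theorem~\ref{thm:several} it suffices to show $\operatorname{reg}(S/J_H)\le2$ when $H$ is complete bipartite with nonempty parts $Y,Z$. By (F3) we may discard isolated vertices and assume $[n]=Y\cup Z$. All vertices of a part have the same neighbors in the other part, so we split along a whole part at once. Let $H'=H\cup\mathcal K_Z$. We claim
\[
V(J_{H'})=V(J_{\mathcal K_{[n]}})\cup V(\mathfrak m_Z),\qquad V(J_H)=V(J_{H'})\cup V(\mathfrak m_Y).
\]
The inclusions $\supseteq$ hold because $H\subseteq H'\subseteq\mathcal K_{[n]}$, every edge of $H'$ meets $Z$, and every edge of $H$ meets $Y$. Take a matrix in $V(J_{H'})$ with a nonzero column $z\in Z$. The vertex $z$ is adjacent in $H'$ to all other vertices, so all columns are multiples of column $z$, and the matrix lies in $V(J_{\mathcal K_{[n]}})$. Take a matrix in $V(J_H)$ with a nonzero column $y\in Y$. All columns in $Z$ are multiples of column $y$, hence pairwise dependent, and the matrix lies in $V(J_{H'})$. This proves the claim. All ideals involved are radical, so (F5) gives $J_{H'}=J_{\mathcal K_{[n]}}\cap\mathfrak m_Z$ and $J_H=J_{H'}\cap\mathfrak m_Y$.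 The corresponding sums are $J_{\mathcal K_{[n]}}+\mathfrak m_Z=\mathfrak m_Z+J_{\mathcal K_Y}$ and $J_{H'}+\mathfrak m_Y=\mathfrak m_Y+J_{\mathcal K_Z}$, with quotients of regularity at most $1$. By (F2), $\operatorname{reg}(S/J_{H'})\le\max\{1,0,1+1\}=2$, and then $\operatorname{reg}(S/J_H)\le\max\{2,0,1+1\}=2$.

For a vertex $v$, the edges of $G$ at $v$ form a star or the empty set. The stars at the vertices of a minimum vertex cover cover $E(G)$, which gives $\operatorname{reg}(S/J_G)\le2\tau(G)$. Theorem~\ref{thm:main} applied to $G-v$ and the star at $v$ gives the last inequality.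

For sharpness let $\Sigma$ be the path on three vertices, a star with two leaves, so that $\operatorname{reg}(S/J_\Sigma)=2$ by Example~\ref{ex:star}. If $G$ is a disjoint union of $a$ edges and $b$ copies of $\Sigma$, then $E(G)$ is covered by $a$ cliques and $b$ stars, and $\operatorname{reg}(S/J_G)=a+2b$ by the equality case of Theorem~\ref{thm:several}. For $a=0$ we have $\tau(G)=b$, so the bound $2\tau(G)$ is attained. If $v$ is the center of $\Sigma$, then $\Sigma-v$ has no edges, and $\operatorname{reg}(S/J_\Sigma)=0+2$. The bound in (i) is attained by adding an edge between two isolated vertices.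
\end{proof}

\begin{thebibliography}{9}

\bibitem{Conj}
\emph{A New Conjecture and Upper Bound on the Castelnuovo--Mumford Regularity of Binomial Edge Ideals}, 2405.14833v1, \texttt{https://www.emergentmind.com/papers/2405.14833}.

\bibitem{HHHKR}
Herzog, Hibi, Hreinsd\'ottir, Kahle, Rauh, \emph{Binomial edge ideals and conditional independence statements}, Adv. Appl. Math. 45 (2010).

\bibitem{MMK}
Malayeri, Madani, Kiani: the bound on $\operatorname{reg}(S/J_G)$ by the minimal number of maximal cliques covering the edges of $G$.

\bibitem{Ohtani}
Ohtani, Comm. Algebra 39 (2011).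

\end{thebibliography}
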